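\title{Resampling on the cycle: a sharp threshold by duality}

\begin{abstract}
Give each site of a cycle of length $n$ the value $0$ with probability $p$ and the value $1$ otherwise. As long as some site has value $0$, choose such a site uniformly at random and resample it together with its two neighbors. We prove that the expected number $E_n(p)$ of resamplings has a sharp threshold $p_c\in[\frac12,\frac45]$: it is linear in $n$ for $p<p_c$, exponential in $n$ for $p>p_c$, and at least of order $n\log n$ at $p_c$. The resampling process is not attractive. The proof rests on the exact identity $E_n(p)=pn\,\mathbb E[\tau_n]$, where $\tau_n$ is the extinction time of the threshold contact process on the cycle started from one occupied site. This dual process is attractive and additive, and we analyze it by edge-speed and contour arguments.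
\end{abstract}

\section{The resampling process and its threshold}\label{sec:intro}

Let $n\ge3$, let $C_n=\mathbb Z/n\mathbb Z$ be the cycle of length $n$, and let $p\in[0,1)$. Give each site of $C_n$, independently, the value $0$ with probability $p$ and the value $1$ with probability $1-p$. A site with value $0$ is called a \emph{zero}. As long as there is a zero, repeat the following step: choose a zero $x$ uniformly at random and \emph{resample} the three sites $x-1,x,x+1$, that is, give each of them a new independent value, again $0$ with probability $p$ and $1$ with probability $1-p$. The process stops when all sites have value $1$. Let $E_n(p)$ be the expected number of steps. It is finite: from any configuration, with probability at least $(1-p)^{3n}$ each of the next steps produces three $1$'s until, after at most $n$ steps, no zero is left. (For $p=1$ the process never stops, so this value is excluded.) How does $E_n(p)$ grow with $n$?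

The simplest cases are quickly settled. We have $E_n(0)=0$. For $n=3$ every step resamples the whole cycle, so the initial configuration and the configurations after each step are independent samples, and
\begin{equation}\label{eq:E3}
E_3(p)=(1-p)^{-3}-1 .
\end{equation}
Every initial zero has to be resampled at least once and a step touches three sites, so $E_n(p)\ge pn/3$: for $p>0$ the growth is at least linear. For small $p$ it is exactly linear. Let $Z_k$ be the number of zeros after $k$ steps and $R$ the total number of steps. A step erases at least one zero and creates $3p$ zeros on average, so $0\le\mathbb E Z_k\le pn-(1-3p)\,\mathbb E\min(R,k)$, and $E_n(p)\le pn/(1-3p)$ for $p<\frac13$. For $p$ close to $1$ one expects the opposite behavior. A long block of $1$'s is touched only when a zero bordering it is chosen, and then its end site becomes a zero with probability $p$; such blocks should shrink on average, and a block covering the whole cycle should take exponentially many steps to appear.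

It is conjectured in \cite{resampling} that these two regimes meet at a single point: there is a threshold $p_c\in(0,1)$ such that $E_n(p)$ is bounded by a $p$-dependent constant times $n$ for $p<p_c$ and grows exponentially in $n$ for $p>p_c$. The conjecture is stated there with the numerical estimate $p_c\approx0.62$. We prove the conjecture; we do not determine the value of $p_c$.

\begin{theorem}\label{thm:main}
There is $p_c\in[\frac12,1)$ such that
\begin{enumerate}
\item[(i)] for every $p\in[0,p_c)$ there is $C(p)<\infty$ with $E_n(p)\le C(p)\,n$ for all $n\ge3$;
\item[(ii)] for every $p\in(p_c,1)$, $\ \liminf_{n\to\infty}\frac1n\log E_n(p)>0$.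
\end{enumerate}
\end{theorem}

Linear and exponential growth exclude each other, so (i) and (ii) determine $p_c$.

To see the difficulty, run the process in continuous time: each zero rings at rate $1$, and at a ring of $x$ the sites $x-1,x,x+1$ are resampled. A process of this kind is called \emph{attractive} if two copies, started so that the zeros of the first are among the zeros of the second, can be coupled so that this inclusion persists. Attractiveness is the natural tool for comparing configurations and parameters, and it fails here, because a zero can erase the zeros next to it. If the set of zeros is $\{0\}$, site $0$ turns to $1$ at rate $1-p$; if it is $\{0,1\}$, site $0$ turns to $1$ at rate $2(1-p)$. So for small $t$ site $0$ is less likely to be a zero at time $t$ under the larger initial set. The same computation excludes an inclusion-preserving coupling of two parameters $p<p'$ with $2(1-p')>1-p$.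

The way out is that the quantities we need can be read off from another process, which is attractive. Let $G$ be $C_n$ or $\mathbb Z$, and for $A\subset G$ let
\[
\partial A=\{x\in G\setminus A:\ x \text{ has a neighbor in } A\}.
\]
The \emph{threshold contact process} on $G$ with parameter $p\in(0,1)$ is the continuous-time Markov process $A_t\subset G$ in which each $x\in A_t$ is removed at rate $1-p$ and each $x\in\partial A_t$ is added at rate $p$. The sites of $A_t$ are called occupied. A vacant site is filled at the same rate whether one or two of its neighbors are occupied. The state $\emptyset$ is absorbing. We write $\tau_n$ and $\tau_{\mathbb Z}$ for the hitting time of $\emptyset$ (the \emph{extinction time}) on $C_n$ and on $\mathbb Z$, and $\mathbb P^B,\mathbb E^B$ for probability and expectation when $A_0=B$; the superscript $0$ stands for $B=\{0\}$.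

\begin{theorem}[Duality]\label{thm:dual}
Let $p\in(0,1)$ and $n\ge3$.
\begin{enumerate}
\item[(a)] $E_n(p)=p\,n\,\mathbb E^0[\tau_n]$.
\item[(b)] $E_n(p)/p$ is nondecreasing in $p$.
\item[(c)] The absorption time of the continuous-time resampling process has the law of the extinction time of the threshold contact process on $C_n$ started from a random set that contains each site independently with probability $p$.
\end{enumerate}
\end{theorem}

The analysis of the dual process gives more than Theorem~\ref{thm:main}.

\begin{theorem}\label{thm:fine}
Let $p_c$ be as in Theorem~\ref{thm:main}.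
\begin{enumerate}
\item[(a)] For $p\in(0,1)$ we have $E_n(p)\le pn\,\mathbb E^0[\tau_{\mathbb Z}]$ for all $n\ge3$, and $E_n(p)/n\to p\,\mathbb E^0[\tau_{\mathbb Z}]\in(0,\infty]$. For $0<p<p_c$ the limit is finite and differs from $E_n(p)/n$ by at most $Ce^{-cn}$, with $C,c>0$ depending on $p$.
\item[(b)] For $p\in(p_c,1)$ there are $0<c<c'<\infty$, depending on $p$, with $e^{cn}\le E_n(p)\le e^{c'n}$ for all large $n$.
\item[(c)] There is $c>0$ with $E_n(p_c)\ge c\,n\log n$ for all large $n$. Hence $E_n(p)=O(n)$ if and only if $p<p_c$.
\item[(d)] $\frac12\le p_c\le\frac45$.
\end{enumerate}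
\end{theorem}

The upper bound in (d) uses a theorem of Holley and Liggett \cite{HL}; nothing else depends on it. Whether $E_n(p_c)$ is subexponential is not addressed here.

The duality is proved in Section~\ref{sec:dual}; from then on only the threshold contact process appears. Section~\ref{sec:graph} constructs it from Poisson processes and describes it by space-time paths, and Section~\ref{sec:line} compares the cycle with the line. To obtain a \emph{single} threshold we need one quantity whose sign decides between the two regimes. This is the speed $\alpha(p)$ of the rightmost occupied site of the process on $\mathbb Z$ started from a half-line. Section~\ref{sec:edge} shows that $\alpha$ is strictly increasing once finite, defines $p_c$ as the point where it changes sign, and proves linear growth when $\alpha<0$. Section~\ref{sec:contour} contains a contour estimate for oriented percolation in a strip and uses it to show $p_c<1$. Section~\ref{sec:super} builds such a percolation out of paths of slope $\pm\alpha$ when $\alpha>0$, which gives exponential growth. Section~\ref{sec:crit} treats $p=p_c$ and the bound $p_c\le\frac45$.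

\section{Duality}\label{sec:dual}

Let $p\in(0,1)$. Encode a configuration by $\eta\in\{0,1\}^{C_n}$ with $\eta_i=1$ if and only if $i$ is a zero, so that the $\eta_i(0)$ are independent with $\mathbb P(\eta_i(0)=1)=p$, and the absorbing state is $\eta\equiv0$. The continuous-time process $\eta(t)$ is the finite Markov chain with generator
\[
\mathcal Lf=\sum_{i\in C_n}\eta_i\,(\Pi_if-f),
\]
where $(\Pi_if)(\eta)$ is the average of $f$ over independent Bernoulli($p$) values at the sites $i-1,i,i+1$, the other coordinates being those of $\eta$. These three sites are distinct because $n\ge3$.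

All zeros ring at the same rate, so the site that rings next is uniform among the zeros, and the configurations seen at the successive rings form the discrete process. Thus $E_n(p)$ is the expected total number of rings. Rings occur at the bounded rate $\sum_i\eta_i(t)$, so the expected number of rings in $[0,t]$ is $\int_0^t\sum_i\mathbb E\,\eta_i(s)\,ds$, and by monotone convergence
\begin{equation}\label{eq:rings}
E_n(p)=\int_0^\infty\sum_{i\in C_n}\mathbb E\,\eta_i(t)\,dt .
\end{equation}
We need the one-site means $\mathbb E\,\eta_i(t)$. For a finite chain $\frac{d}{dt}\mathbb Ef(\eta(t))=\mathbb E(\mathcal Lf)(\eta(t))$, and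
\[
\mathcal L\eta_0=(\eta_{-1}+\eta_0+\eta_1)(p-\eta_0).
\]
The equation is not closed: it involves $\eta_0\eta_{\pm1}$, whose equations involve triple products, and so on. The point is to choose the basis in which this hierarchy becomes a Markov chain. Since $\Pi_i$ annihilates any product containing a factor of mean zero at a resampled site, we center $\eta_i$ at $p$, and we normalize so that the result equals $1$ in the absorbing state:
\[
g_i=1-\frac{\eta_i}{p},\qquad g_A=\prod_{i\in A}g_i\quad(A\subset C_n),\qquad g_\emptyset=1 .
\]
Two identities express multiplication by $\eta_i$ in this basis: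
\begin{equation}\label{eq:two}
\eta_i=p\,(1-g_i),\qquad \eta_ig_i=-(1-p)(1-g_i).
\end{equation}
The first is the definition. For the second, $\eta_i^2=\eta_i$ gives $\eta_ig_i=(1-\frac1p)\eta_i=-\frac{1-p}{p}\,\eta_i$, and we insert the first. For a single site this yields
\[
\mathcal Lg_0=-(\eta_{-1}+\eta_0+\eta_1)\,g_0=p\,(g_{\{-1,0\}}-g_0)+p\,(g_{\{0,1\}}-g_0)+(1-p)(g_\emptyset-g_0).
\]
Read in the index set, the right side is the generator of a chain that, from $\{0\}$, adds each neighbor at rate $p$ and removes $0$ at rate $1-p$. The same happens for every index set.

\begin{lemma}\label{lem:gen}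
For every $A\subset C_n$,
\[
\mathcal Lg_A=\sum_{i\in\partial A}p\,(g_{A\cup\{i\}}-g_A)+\sum_{i\in A}(1-p)\,(g_{A\setminus\{i\}}-g_A).
\]
\end{lemma}

\begin{proof}
If $A$ meets $\{i-1,i,i+1\}$, that is, if $i\in A\cup\partial A$, then $g_A$ contains a factor $g_j$ at a resampled site; the new values are independent and $g_j$ has mean $0$, so $\Pi_ig_A=0$. Otherwise $g_A$ does not depend on the resampled sites and $\Pi_ig_A=g_A$. Hence $\mathcal Lg_A=-\sum_{i\in A\cup\partial A}\eta_i\,g_A$. For $i\in\partial A$ the first identity in \eqref{eq:two} gives $-\eta_ig_A=p\,(g_ig_A-g_A)=p\,(g_{A\cup\{i\}}-g_A)$. For $i\in A$ the second gives $-\eta_ig_A=(1-p)(1-g_i)\,g_{A\setminus\{i\}}=(1-p)(g_{A\setminus\{i\}}-g_A)$.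
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:dual}(a) and (c)]
Let $\mathcal Q$ be the generator of the threshold contact process on $C_n$, acting on functions of $A\subset C_n$, and let $u_t(A)=\mathbb E\,g_A(\eta(t))$. By Lemma~\ref{lem:gen}, $\frac{d}{dt}u_t=\mathcal Qu_t$. The initial values $\eta_i(0)$ are independent and each $g_i$ has mean $0$, so $u_0(A)=\mathbf 1\{A=\emptyset\}$. By the backward equation, $\mathbb P^A(A_t=\emptyset)=\mathbb P^A(\tau_n\le t)$ solves the same finite linear system with the same initial value. Therefore
\begin{equation}\label{eq:dual}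
\mathbb E\,g_A(\eta(t))=\mathbb P^A(\tau_n\le t)\qquad(A\subset C_n,\ t\ge0).
\end{equation}
With $A=\{i\}$ and rotation invariance, $\mathbb E\,\eta_i(t)=p\,(1-\mathbb E\,g_i(\eta(t)))=p\,\mathbb P^0(\tau_n>t)$. Inserting this in \eqref{eq:rings} gives (a). For (c), expand
\[
\mathbf 1\{\eta\equiv0\}=\prod_i(1-\eta_i)=\prod_i\bigl((1-p)+pg_i\bigr)=\sum_{A\subset C_n}p^{|A|}(1-p)^{n-|A|}g_A
\]
and take expectations with \eqref{eq:dual}: $\mathbb P(\eta(t)\equiv0)=\sum_Ap^{|A|}(1-p)^{n-|A|}\,\mathbb P^A(\tau_n\le t)$. The two times in (c) have the same distribution function.
\end{proof}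

Part (b) follows from (a) and the monotonicity of the dual process in $p$; see Section~\ref{sec:graph}.

\begin{example}\label{ex:three}
On $C_3$ all sites are neighbors, so $|A_t|$ is a birth and death chain: from $k\in\{1,2,3\}$ it moves down at rate $k(1-p)$ and up at rate $(3-k)p$. Put $q=1-p$, let $t_k$ be the expected extinction time from $k$ sites ($t_0=0$) and $d_k=t_k-t_{k-1}$. The first-step equations read $kq\,d_k=1+(3-k)p\,d_{k+1}$, so
\[
d_3=\frac1{3q},\qquad d_2=\frac1{2q}+\frac{p}{6q^2},\qquad d_1=\frac1q+\frac{p}{q^2}+\frac{p^2}{3q^3}.
\]
Then $3p\,t_1=3\frac pq+3\frac{p^2}{q^2}+\frac{p^3}{q^3}=(1+\frac pq)^3-1=q^{-3}-1$, in agreement with \eqref{eq:E3}.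
\end{example}

\begin{remark}
That the initial law uses the same $p$ as the resampling enters only through $u_0(A)=\mathbf 1\{A=\emptyset\}$. For a Bernoulli($p'$) start the same argument gives $\mathbb E\,g_A(\eta(t))=\mathbb E^A\bigl[(1-p'/p)^{|A_t|}\bigr]$, an expectation of terms of both signs when $p'>p$.
\end{remark}

\section{Updates and paths}\label{sec:graph}

We construct the threshold contact process for all initial sets, all starting times and all $p$ on one probability space. Give each site of $G$ an independent Poisson process of rate $1$, whose points are called \emph{updates}, and give each update an independent label $U$, uniform on $[0,1]$. For the parameter $p$, an update at $x$ is a \emph{birth} if $U\le p$ and a \emph{death} if $U>p$; births and deaths at $x$ form independent Poisson processes of rates $p$ and $1-p$. At a birth at $x$, the site $x$ becomes (or stays) occupied if one of $x-1,x,x+1$ is occupied; at a death at $x$, it becomes (or stays) vacant. This produces the rates of the threshold contact process. Almost surely no two updates are simultaneous. On $\mathbb Z$, almost surely for every integer $m\ge1$ there are sites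 arbitrarily far to the left and to the right that have no update in $[0,m]$. Such sites keep their state on $[0,m]$, and the updates between two consecutive ones are finite in number and read only the states in that block, including its two ends. So the rules define the process for every initial set.

Let $A^{s,B}_t$, $t\ge s$, be the state at time $t$ of the process started at time $s$ from $B$, and $A^B_t=A^{0,B}_t$. It depends only on the updates in $(s,t]$. Hence, if $B$ is determined by the updates up to time $s$, then given these updates $(A^{s,B}_{s+u})_{u\ge0}$ is a threshold contact process from $B$. The construction also allows $p$ to change at fixed times; this is used once, in Lemma~\ref{lem:strict}.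

\medskip\noindent\emph{Monotonicity and additivity.} Each single update preserves inclusion of sets and commutes with unions, and raising $p$ turns some deaths into births, which can only enlarge the result. Hence $A_t^{s,B}$ is increasing in $B$ and in $p$, and
\[
A_t^{s,B\cup B'}=A_t^{s,B}\cup A_t^{s,B'} .
\]
In particular $\mathbb E^0[\tau_n]$ is nondecreasing in $p$, which with Theorem~\ref{thm:dual}(a) proves Theorem~\ref{thm:dual}(b). By additivity, the process started from the full cycle dies when the last of the $n$ processes started from single sites dies; a maximum of nonnegative numbers is at most their sum, so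
\begin{equation}\label{eq:full}
\mathbb E^{C_n}[\tau_n]\le n\,\mathbb E^0[\tau_n],\qquad\text{and hence}\qquad E_n(p)\ge p\,\mathbb E^{C_n}[\tau_n].
\end{equation}
Lower bounds on $E_n(p)$ thus follow from long survival from the full state, which is the most favorable start.

\medskip\noindent\emph{Paths.} A \emph{path} on $[s,t]$ is a right-continuous step function $\gamma:[s,t]\to G$ with jumps between neighbors such that, for every $u\in(s,t]$, there is no death at $\gamma(u)$ at time $u$, and $\gamma$ jumps at time $u$ only if there is a birth at $\gamma(u)$ at time $u$. The restriction of a path to a subinterval is a path. Below, $N_h$ denotes a Poisson variable of mean $h$.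

\begin{lemma}\label{lem:paths}
Almost surely the following hold for all $0\le s\le t$.
\begin{enumerate}
\item[(a)] $y\in A_t^{s,B}$ if and only if there is a path $\gamma$ on $[s,t]$ with $\gamma(s)\in B$ and $\gamma(t)=y$.
\item[(b)] If $\gamma_1,\gamma_2$ are paths with $\gamma_1(u)=\gamma_2(u)$, then $\gamma_1$ up to time $u$ followed by $\gamma_2$ after time $u$ is a path.
\item[(c)] If $\gamma_1,\gamma_2$ are paths on $[s,t]$ in $\mathbb Z$ with $\gamma_1(s)<\gamma_2(s)$ and $\gamma_1(t)>\gamma_2(t)$, then $\gamma_1(u)=\gamma_2(u)$ for some $u\in[s,t]$.
\end{enumerate}
Moreover, on $\mathbb Z$, for fixed $y\in\mathbb Z$, $s\ge0$, $h>0$ and real $d>0$: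
\begin{enumerate}
\item[(d)] the probability that some path starting in $(-\infty,y]$ at time $s$ visits $[y+d,\infty)$ by time $s+h$ is at most $\mathbb P(N_h\ge d)\le e^{2h-d}$. The mirror statement holds as well.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) A site without updates in $(s,t]$ cannot be jumped to, so it is the end point of a path from $B$ exactly when it lies in $B$. For the other sites use induction over the finitely many updates of a block (on $C_n$, of the cycle). Between updates neither side changes. At a death at $x$ no path ends at $x$, and the paths ending elsewhere continue. At a birth at $x$ a path ends at $x$ exactly when one ended at $x-1$, $x$ or $x+1$ just before, and again the paths ending elsewhere continue. These are the update rules.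

(b) The defining conditions at times up to $u$ concern only $\gamma_1$, and those after $u$ only $\gamma_2$.

(c) The difference $\gamma_2-\gamma_1$ changes only at births. At a birth at $x$ each path either jumps to $x$ or does not jump. If both jump the difference becomes $0$; if exactly one jumps it changes by $\pm1$. So it cannot pass from positive to negative without taking the value $0$.

(d) We may take $d$ an integer. The first times $u_1<\dots<u_d$ at which such a path visits $y+1,\dots,y+d$ are update times at these sites in $(s,s+h]$. Let $\sigma_0=s$ and let $\sigma_j$ be the first update at $y+j$ after $\sigma_{j-1}$. By induction $\sigma_j\le u_j$. The Poisson processes at distinct sites are independent, so the increments $\sigma_j-\sigma_{j-1}$ are independent exponential variables of mean $1$, and $\mathbb P(\sigma_d\le s+h)=\mathbb P(N_h\ge d)\le e^{-d}\,\mathbb E e^{N_h}=e^{(e-1)h-d}$.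
\end{proof}

Property (c) is where one dimension and nearest-neighbor jumps are used; it will let us glue paths that were constructed independently of each other.

\section{The cycle and the line}\label{sec:line}

The threshold will be defined on $\mathbb Z$, so we need to transfer estimates between $\mathbb Z$ and $C_n$. One expects the process to die sooner on the cycle, where there is less room. Let $\pi:\mathbb Z\to C_n$ be the projection. The image under $\pi$ of the process on $\mathbb Z$ is not the process on $C_n$: a site with two occupied preimages becomes vacant only when both are removed. We therefore attach to each relevant site of the cycle one preimage, which shares its transitions, and let all other points of $\mathbb Z$ evolve on their own.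

\begin{lemma}\label{lem:dom}
For all $n\ge3$, $p\in(0,1)$ and $t\ge0$, $\ \mathbb P^0(\tau_n>t)\le\mathbb P^0(\tau_{\mathbb Z}>t)$.
\end{lemma}

\begin{proof}
We define a Markov chain on pairs $(A,B)$ with $A\subset C_n$, $B\subset\mathbb Z$ finite and $A\subset\pi(B)$, started from $(\{0\},\{0\})$. For each such pair choose, by a fixed rule, a \emph{lift} $\hat x\in\pi^{-1}(x)$ of every $x\in A\cup\partial A$, as follows. For $x\in A$ take $\hat x\in B$. For $x\in\partial A$ choose a neighbor $y\in A$ of $x$ and let $\hat x$ be the neighbor of $\hat y$ that projects to $x$. The lifts are distinct because they project to distinct sites. The transitions are: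
\begin{enumerate}
\item[(1)] for each $x\in A$, at rate $1-p$, remove $x$ from $A$ and $\hat x$ from $B$;
\item[(2)] for each $x\in\partial A$, at rate $p$, add $x$ to $A$ and $\hat x$ to $B$ (if $\hat x\in B$ already, $B$ does not change);
\item[(3)] for each $v\in B$ that is not the lift of a site of $A$, at rate $1-p$, remove $v$ from $B$;
\item[(4)] for each $v\in\partial B$ that is not the lift of a site of $\partial A$, at rate $p$, add $v$ to $B$.
\end{enumerate}
The inclusion $A\subset\pi(B)$ is preserved: in (1) the lifts of the remaining sites of $A$ stay in $B$; in (2) the new site has its lift in $B$; in (3) no lift of a site of $A$ is removed; in (4) $B$ grows and $A$ is unchanged.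

The set $A$ changes only through (1) and (2), with the rates of the threshold contact process. Each $v\in B$ is removed through exactly one transition, of type (1) or (3), at rate $1-p$. If $x\in\partial A$ and $\hat x\notin B$, then $\hat x\in\partial B$, as it is a neighbor of $\hat y\in B$; so only points of $\partial B$ are added to $B$, each through exactly one transition, of type (2) or (4), at rate $p$. The chain does not explode: since $|\partial B|\le2|B|$, the size $|B|$ is dominated by a pure birth process with rate $2k$ in state $k$, which is finite at all times because $\sum_k\frac1{2k}=\infty$, and the total jump rate is at most $n+3|B|$. Recall that if, in a nonexplosive chain on a countable space, the rates at which one coordinate changes depend only on that coordinate, then the coordinate is itself a Markov chain with these rates. So $A_t$ and $B_t$ are threshold contact processes on $C_n$ and $\mathbb Z$, and $B_t=\emptyset$ forces $A_t=\emptyset$.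
\end{proof}

Together with \eqref{eq:full} this gives the chain
\begin{equation}\label{eq:chain}
\mathbb E^0[\tau_{\mathbb Z}]\ \ge\ \mathbb E^0[\tau_n]\ \ge\ \tfrac1n\,\mathbb E^{C_n}[\tau_n]\qquad(n\ge3).
\end{equation}

In the other direction, the process started from one site cannot tell the cycle from the line before it has spread over distance about $n/2$. On $\mathbb Z$, start from $\{0\}$ and treat \emph{all} updates as births; the state at time $t$ is then an interval $[-N_t^-,N_t^+]$. Its right end advances from $j-1$ to $j$ at the first update at $j$, so, as in the proof of Lemma~\ref{lem:paths}(d), $N_t^+$ is Poisson with mean $t$ and depends only on the updates at sites $\ge1$; likewise $N_t^-$ with the sites $\le-1$. Thus $N_t^\pm$ are independent, they are nondecreasing in $t$, they do not depend on $p$, and by monotonicity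
\begin{equation}\label{eq:box}
A^{\{0\}}_t\subset[-N_t^-,N_t^+]\qquad\text{for every }p .
\end{equation}

\begin{lemma}\label{lem:local}
Let $n\ge3$ and $b=\lfloor(n-1)/2\rfloor$. For all $t\ge0$,
\[
\bigl|\mathbb P^0(\tau_n>t)-\mathbb P^0(\tau_{\mathbb Z}>t)\bigr|\le2e^{2t-b}.
\]
\end{lemma}

\begin{proof}
Let $I\supset[-b,b]$ be a set of $n$ consecutive integers; identify it with $C_n$ and drive the process on $C_n$ by the updates of $\mathbb Z$ at the sites of $I$. Suppose $N_t^+\le b-1$ and $N_t^-\le b-1$. By \eqref{eq:box} the process on $\mathbb Z$ stays in $[-(b-1),b-1]$ up to time $t$; in particular updates outside $I$ do not change it. We show by induction over the updates in $I$ that the two processes agree on $[0,t]$. A death acts in the same way on both. A birth at $x$ reads the same neighbors in both graphs unless $x$ is an end point of $I$; then the outer neighbor is a site outside $I$ on the line and the other end point of $I$ on the cycle, and both are vacant. So the two probabilities differ by at most $2\,\mathbb P(N_t\ge b)\le2e^{2t-b}$.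
\end{proof}

\begin{proof}[Proof of the first sentence of Theorem~\ref{thm:fine}(a)]
The upper bound is Theorem~\ref{thm:dual}(a) with Lemma~\ref{lem:dom}. By Lemma~\ref{lem:local}, $\mathbb P^0(\tau_n>t)\to\mathbb P^0(\tau_{\mathbb Z}>t)$ for each $t$, and Fatou's lemma applied to $\mathbb E^0[\tau_n]=\int_0^\infty\mathbb P^0(\tau_n>t)\,dt$ gives $\liminf_n\mathbb E^0[\tau_n]\ge\mathbb E^0[\tau_{\mathbb Z}]$. With Lemma~\ref{lem:dom}, $\mathbb E^0[\tau_n]\to\mathbb E^0[\tau_{\mathbb Z}]$, which is positive because $\tau_{\mathbb Z}>0$.
\end{proof}

\section{The edge speed and the linear regime}\label{sec:edge}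

On $\mathbb Z$ start from the half-line $(-\infty,0]$ and let $r_t=\max A_t^{(-\infty,0]}$ be the \emph{edge}. By Lemma~\ref{lem:paths}(a) and (d), $\mathbb P(r_t\ge d)\le\mathbb P(N_t\ge d)$ for $d\ge1$. Also $r_t$ is at least the first of the sites $0,-1,-2,\dots$ without updates in $[0,t]$, whose distance from $0$ is geometric. So $\mathbb E|r_t|<\infty$ and $\mathbb Ee^{r_t}<\infty$. Put
\[
m_p(t)=\mathbb E\,r_t,\qquad \alpha(p)=\inf_{t>0}\frac{m_p(t)}{t}\in[-\infty,\infty).
\]
We call $\alpha(p)$ the \emph{edge speed}. The definition as an infimum supplies the two facts that we use: $m_p(t)\ge\alpha t$ for every $t$, and for each $c>\alpha$ there is a time $h$ with $m_p(h)<ch$. The next lemma turns such a time $h$ into an exponential tail bound at all multiples of $h$. The reason is that filling in all vacant sites behind the edge at the times $h,2h,\dots$ can only help the process, and turns the edge into a random walk.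

\begin{lemma}\label{lem:tail}
Let $h>0$ and $c\in\mathbb R$ satisfy $m_p(h)<ch$. Then there are $\lambda>0$ and $\rho<1$ such that
\[
\mathbb P(r_{jh}\ge cjh+s)\le\rho^{\,j}e^{-\lambda s}\qquad\text{for all integers }j\ge0\text{ and all }s\ge0 .
\]
\end{lemma}

\begin{proof}
Let $\Sigma_0=0$ and $\Sigma_j=\max A_{jh}^{(j-1)h,\,(-\infty,\Sigma_{j-1}]}$. By monotonicity and induction, $r_{jh}\le\Sigma_j$. By translation invariance, $\Sigma_j-\Sigma_{j-1}$ has the law of $r_h$ and is independent of the updates up to time $(j-1)h$, so the increments are i.i.d. Let $Z=r_h-ch$, so $\mathbb EZ<0$. By convexity, $(e^{\lambda Z}-1)/\lambda$ decreases to $Z$ as $\lambda\downarrow0$, and for $0<\lambda\le1$ it lies between the integrable variables $Z$ and $e^Z-1$. By dominated convergence $(\mathbb Ee^{\lambda Z}-1)/\lambda\to\mathbb EZ<0$, so $\rho:=\mathbb Ee^{\lambda Z}<1$ for some $\lambda>0$. Markov's inequality gives $\mathbb P(\Sigma_j-cjh\ge s)\le e^{-\lambda s}\rho^{\,j}$.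
\end{proof}

The edge advances by one at rate $p$ and retreats, by at least one, at rate $1-p$. If the sites behind it were always occupied, its drift would be $2p-1$; holes only lengthen the retreats. At time $0$ there are no holes, so small times give the following bound.

\begin{lemma}\label{lem:half}
$\alpha(p)\le2p-1$. In particular $\alpha(p)\le1$.
\end{lemma}

\begin{proof}
The event $r_h\ge1$ requires a birth at site $1$ in $[0,h]$, which has probability at most $ph$. Further $\sum_{d\ge2}\mathbb P(N_h\ge d)=\mathbb E(N_h-1)^+\le\mathbb E\,N_h(N_h-1)=h^2$. So $\mathbb E\,r_h^+=\sum_{d\ge1}\mathbb P(r_h\ge d)\le ph+h^2$. If in $[0,h]$ site $0$ has exactly one update, a death, and site $1$ has none, then site $1$ is never occupied, hence no site to its right is, and $0$ is vacant at time $h$; so $r_h\le-1$. This has probability $(1-p)he^{-2h}$. Thus $m_p(h)/h\le p+h-(1-p)e^{-2h}$, and we let $h\to0$.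
\end{proof}

Monotonicity shows that $\alpha$ is nondecreasing. This is not enough for a sharp threshold: we shall prove linear growth when $\alpha<0$ and exponential growth when $\alpha>0$, so we must exclude that $\alpha$ vanishes on an interval.

\begin{lemma}\label{lem:strict}
For $0<p<p'<1$, $\ \alpha(p')\ge\alpha(p)+2(p'-p)$.
\end{lemma}

The idea is to raise the parameter from $p$ to $p'$ in one short time slot at a time. In each slot there is a chance of about $2(p'-p)$ per unit time that the change puts an extra occupied site beyond the edge, and additivity shows that such a site is worth at least one unit of expected edge position at any later time.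

\begin{proof}
Fix $t>0$ and an integer $J\ge1$, and put $\delta=t/J$. For $0\le k\le J$ let $H_k$ be the process from $(-\infty,0]$ that uses the parameter $p'$ on $[0,k\delta]$ and $p$ afterwards, and let $r^{(k)}$ be its edge at time $t$. Then $H_0$ and $H_J$ are the processes with parameters $p$ and $p'$, and all $H_k$ lie between them, so each $r^{(k)}$ is integrable. Fix $k<J$ and put $s=(k+1)\delta$. The processes $H_k$ and $H_{k+1}$ are in a common state $A$ at time $k\delta$, in states $B\subset B'$ at time $s$, and both use $p$ on $(s,t]$.

\emph{The value of an extra site.} For $C\subset\mathbb Z$ let $\phi(C)=\max A_t^{s,C}$ with parameter $p$ and $\max\emptyset=-\infty$. Then $r^{(k)}=\phi(B)$, $r^{(k+1)}=\phi(B')$, $\phi$ is increasing, and additivity says $\phi(C\cup C')=\max(\phi(C),\phi(C'))$. Suppose $x:=\max B'>\max B$. Then $B\cup\{x\}\subset B'$ and $B\subset(-\infty,x-1]$, so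
\begin{align*}
\phi(B')-\phi(B)&\ge\bigl(\phi(\{x\})-\phi(B)\bigr)^+\ge\bigl(\phi(\{x\})-\phi((-\infty,x-1])\bigr)^+\\
&=\phi((-\infty,x])-\phi((-\infty,x-1]).
\end{align*}
Given the updates up to time $s$, which determine $B$, $B'$ and $x$, the last difference has expectation $(x+m_p(t-s))-(x-1+m_p(t-s))=1$. If $\max B'=\max B$ we use $\phi(B')-\phi(B)\ge0$. Hence $\mathbb E[r^{(k+1)}-r^{(k)}]\ge\mathbb P(\max B'>\max B)$.

\emph{The chance of an extra site.} Let $r=\max A$. Given the updates up to time $k\delta$, with probability $2\delta e^{-2\delta}(p'-p)$ there is exactly one update at the two sites $r,r+1$ during $(k\delta,s]$ and its label lies in $(p,p']$. This update is a birth for $H_{k+1}$ and a death for $H_k$. In $H_k$ there is then no birth at $r+1$ in the slot, so no site to the right of $r$ is ever occupied. If the update is at $r+1$, then $r$ has no update and stays occupied, so $r+1\in B'$ while $\max B\le r$. If the update is at $r$, then $r\in B'$, while in $H_k$ the site $r$ dies and has no later birth in the slot, so $\max B<r$. In both cases $\max B'>\max B$.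

Summing over $k$ gives $m_{p'}(t)-m_p(t)\ge2te^{-2t/J}(p'-p)$. Let $J\to\infty$ and divide by $t$: $m_{p'}(t)/t\ge\alpha(p)+2(p'-p)$ for every $t>0$.
\end{proof}

We now define the threshold:
\begin{equation}\label{eq:pc}
p_c=\sup\{p\in(0,1):\alpha(p)\le0\}.
\end{equation}
By Lemma~\ref{lem:half}, $\alpha(\frac12)\le0$, so $p_c\ge\frac12$. If $p_c<p<1$ then $\alpha(p)>0$ by definition. If $0<p<p_c$ there is $p'>p$ with $\alpha(p')\le0$, and Lemma~\ref{lem:strict} gives $\alpha(p)\le-2(p'-p)<0$. So the edge speed is negative below $p_c$ and positive above. That $p_c<1$ is shown in Section~\ref{sec:contour}.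

When $\alpha<0$, the process from $\{0\}$ is squeezed between a right edge moving left and a left edge moving right.

\begin{lemma}\label{lem:sub}
If $\alpha(p)<0$, there are $C,c>0$ with $\mathbb P^0(\tau_{\mathbb Z}>t)\le Ce^{-ct}$ for all $t\ge0$. In particular $\mathbb E^0[\tau_{\mathbb Z}]<\infty$.
\end{lemma}

\begin{proof}
Choose $h$ with $m_p(h)<0$. Lemma~\ref{lem:tail} with $c=0$, $s=0$ gives $\mathbb P(r_{jh}\ge0)\le\rho^{\,j}$. Let $l_t=\min A_t^{[0,\infty)}$, which has the law of $-r_t$. If $y\in A^{\{0\}}_{jh}$, then $l_{jh}\le y\le r_{jh}$ by monotonicity, so $r_{jh}\ge0$ or $l_{jh}\le0$. Hence $\mathbb P^0(\tau_{\mathbb Z}>jh)\le2\rho^{\,j}$, and $\mathbb P^0(\tau_{\mathbb Z}>t)\le2\rho^{\,t/h-1}$.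
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(i) and of the rest of Theorem~\ref{thm:fine}(a)]
For $p=0$, $E_n=0$. For $0<p<p_c$ we have $\alpha(p)<0$, so $C(p)=p\,\mathbb E^0[\tau_{\mathbb Z}]$ is finite by Lemma~\ref{lem:sub}, and $E_n(p)\le C(p)n$ for all $n\ge3$ was shown in Section~\ref{sec:line}. For the error, let $b=\lfloor(n-1)/2\rfloor$. Using Lemma~\ref{lem:dom} for the sign, Lemma~\ref{lem:local} for $t\le b/8$ and Lemma~\ref{lem:sub} for $t>b/8$,
\[
0\le\mathbb E^0[\tau_{\mathbb Z}]-\mathbb E^0[\tau_n]\le\int_0^{b/8}2e^{2t-b}\,dt+\int_{b/8}^\infty Ce^{-ct}\,dt\le e^{-3b/4}+\frac Cc\,e^{-cb/8}.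
\]
Multiply by $p$ and use Theorem~\ref{thm:dual}(a).
\end{proof}

\section{Oriented percolation in a strip, and $p_c<1$}\label{sec:contour}

Long survival on $C_n$ will be proved by comparison with a coarse picture. Space-time is cut into blocks; a block is called open if it passes occupation on to two neighboring blocks of the next layer. If blocks are open with high probability, then in a strip of width $M$ a chain of open blocks is stopped only by a barrier of closed blocks across the whole strip, and one has to wait a time exponential in $M$ to see one. The blocks will overlap, so we allow dependence.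

For integers $M,K\ge0$ let
\[
\Lambda=\{(x,k)\in\mathbb Z^2:\ 0\le x\le M,\ 0\le k\le K,\ x+k\text{ even}\},
\]
and let each site of $\Lambda$ be open or closed at random. Define $W_0=\{x:(x,0)\in\Lambda\text{ is open}\}$ and
\[
W_{k+1}=\{x:\ (x,k+1)\in\Lambda\text{ is open, and }x-1\in W_k\text{ or }x+1\in W_k\}.
\]
Thus $x\in W_k$ if a chain of open sites with steps $(\pm1,1)$ leads from level $0$ to $(x,k)$.

\begin{lemma}\label{lem:contour}
Let $D\ge1$ and $\varepsilon_D=(4e^2)^{-4D}$. Let $M\ge6$ and $K=\lfloor e^{M-2}\rfloor$, and suppose that
\begin{equation}\label{eq:hyp}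
\mathbb P(\text{all sites of }\Gamma\text{ are closed})\le\varepsilon_D^{\,|\Gamma|/D}\qquad\text{for all }\Gamma\subset\Lambda .
\end{equation}
Then $\mathbb P(W_K\ne\emptyset)\ge\frac12$.
\end{lemma}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.75]
\fill[gray!35] (-2,-1.5) rectangle (10,-1);
\foreach \x in {-1,1,3,5,7,9} \fill[gray!35] (\x-1,-1)--(\x,0)--(\x+1,-1)--cycle;
\foreach \x/\k in {0/0,2/0,6/0,1/1,3/1,4/2}
  \fill[gray!35] (\x-1,\k)--(\x,\k+1)--(\x+1,\k)--(\x,\k-1)--cycle;
\foreach \x/\k in {0/0,2/0,4/0,6/0,8/0,1/1,3/1,5/1,7/1,0/2,2/2,4/2,6/2,8/2,1/3,3/3,5/3,7/3}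
  \draw[gray] (\x-1,\k)--(\x,\k+1)--(\x+1,\k)--(\x,\k-1)--cycle;
\foreach \x/\k in {4/0,8/0,5/1,7/1,0/2,2/2,3/3,5/3} \node at (\x,\k) {$\times$};
\draw[thick] (-2,-1)--(-1,0)--(0,1)--(1,2);
\draw[ultra thick] (1,2)--(2,1)--(3,2)--(4,3)--(5,2)--(4,1)--(3,0)--(4,-1)--(5,0)--(6,1)--(7,0);
\draw[thick,->] (7,0)--(8,-1)--(9,0)--(10,-1);
\foreach \x in {0,1,7,8} \node[below] at (\x,-1.5) {\small $\x$};
\end{tikzpicture}
\caption{A strip with columns $0,\dots,8$ and levels $0,\dots,3$, each site drawn as a square tile. Closed sites are crossed. Gray tiles are wet: they lie below level $0$ or are reached from level $0$ by a chain of open sites. No tile of level $3$ is wet. The boundary of the wet region runs from left to right; on its heavy part, between columns $1$ and $7$, the tile above each of the eight rightward steps is closed.}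
\label{fig:contour}
\end{figure}

\begin{proof}
We show that if $W_K=\emptyset$, the boundary of the region reached by open chains crosses the strip and touches many closed sites (Figure~\ref{fig:contour}); then we sum over all possible boundaries.

\emph{Tiles.} For $(x,k)\in\mathbb Z^2$ with $x+k$ even, the \emph{tile} $(x,k)$ is the square with corners $(x\pm1,k)$, $(x,k\pm1)$. The tiles cover the plane. Their corners are the points of $\mathbb Z^2$ with odd coordinate sum, and four tiles meet at each corner. Every side is shared by a lower tile $(x_0,k_0)$ and an upper tile $(x_1,k_0+1)$ with $|x_1-x_0|=1$, and its end points are $(x_1,k_0)$ and $(x_0,k_0+1)$. Call a tile $(x,k)$ \emph{wet} if $k\le-1$, or if $(x,k)\in\Lambda$ and $x\in W_k$; call it \emph{dry} otherwise. Declaring the lower half-plane wet joins all chains into one region, whose boundary comes in from the far left. Assume $W_K=\emptyset$, so that all wet tiles have level at most $K-1$.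

\emph{Boundary edges.} A side between a wet and a dry tile is a \emph{boundary edge}; orient it so that the wet tile is on its right. If the lower tile is the wet one, the edge points in a direction $(1,\pm1)$ and is called \emph{rightward}; if the upper tile is the wet one, it points in a direction $(-1,\pm1)$ and is called \emph{leftward}. Going once counterclockwise around a corner, a change from wet to dry crosses an outgoing edge and a change from dry to wet crosses an incoming edge. The two kinds of change are equally frequent, so each corner has as many outgoing as incoming boundary edges. A boundary edge is either an upper side of a tile of level $-1$ or a side of a wet tile of $\Lambda$, because dry tiles have level at least $0$. Hence its end points have height in $[-1,K]$. A leftward edge is a lower side of a wet tile, so that tile belongs to $\Lambda$ and the end points lie in the columns $-1,\dots,M+1$.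

\emph{The trail.} The side from $(-2,-1)$ to $(-1,0)$ has the wet tile $(-1,-1)$ below and the dry tile $(-2,0)$ above, so it is a rightward boundary edge. Start with it and continue, always along a boundary edge not used before. The walk never returns to column $-2$, as no leftward edge ends there. At each arrival at a corner it has used one more incoming than outgoing edge of that corner, so an unused outgoing edge exists and the walk never stops. There are finitely many boundary edges within the columns $-1,\dots,M+1$, so the walk reaches column $M+2$. The column changes by $\pm1$ in each step. Consider the segment from the last visit to column $1$ before the first visit to column $M-1$, up to that first visit. All its corners lie in the columns $1,\dots,M-1$; we cut the walk to this range because near the sides of the strip a dry tile may simply lie outside $\Lambda$. If the segment has $\ell$ edges, of which $g$ are rightward, then $g-(\ell-g)=M-2$, so $\ell\ge M-2$ and $g\ge\ell/2$.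

\emph{Closed sites.} Take a rightward edge of the segment, with wet lower tile $(x_0,k_0)$ and dry upper tile $(x_1,k_0+1)$. The column $x_1$ is that of an end point, so $1\le x_1\le M-1$. Also $k_0+1\ge0$ since the upper tile is dry, and $k_0+1\le K$ since the lower tile is wet; this is where $W_K=\emptyset$ is used. So $(x_1,k_0+1)\in\Lambda$. It is at level $0$ or has $x_0\in W_{k_0}$, so if it were open it would be wet. Hence it is closed. A tile has two lower sides, so the upper tiles of the $g$ rightward edges form a set $\Gamma\subset\Lambda$ of at least $\ell/4$ closed sites.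

\emph{Counting.} The set $\Gamma$ is determined by the sequence of corners of the segment. There are at most $K+2$ starting corners $(1,k)$, $-1\le k\le K$, and at most $4^\ell$ continuations. By \eqref{eq:hyp} and $4^\ell\varepsilon_D^{\,\ell/(4D)}=e^{-2\ell}$,
\[
\mathbb P(W_K=\emptyset)\le(K+2)\sum_{\ell\ge M-2}e^{-2\ell}\le2\,(e^{M-2}+2)\,e^{-2(M-2)}\le2e^{-4}+4e^{-8}<\tfrac12 .\qedhere
\]
\end{proof}

In both applications \eqref{eq:hyp} is checked as follows.

\begin{lemma}\label{lem:greedy}
Suppose that the state of each $v\in\Lambda$ is determined by the updates in a space-time region $\Sigma_v$, that each $\Sigma_v$ meets $\Sigma_{v'}$ for at most $D$ sites $v'$ (including $v'=v$), and that each site is closed with probability at most $\varepsilon_D$. Then \eqref{eq:hyp} holds.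
\end{lemma}

\begin{proof}
Pick a site of $\Gamma$, discard the at most $D$ sites whose regions meet its region, and repeat. This selects at least $|\Gamma|/D$ sites with pairwise disjoint regions, whose states are independent.
\end{proof}

The first application, for $p$ close to $1$, uses blocks of three sites and shows the scheme in its simplest form.

\begin{lemma}\label{lem:pc1}
$p_c<1$.
\end{lemma}

\begin{proof}
Let $n\ge9$, $M=n-3$, $K=\lfloor e^{n-5}\rfloor$, identify $C_n$ with $\{0,\dots,n-1\}$ and let $T>0$. Call $(x,k)\in\Lambda$ open if during $(kT,(k+1)T]$ there is no death at $x,x+1,x+2$ and at least one birth at each of $x$ and $x+2$; note $x+2\le n-1$. If $(x,k)$ is open and $x+1$ is occupied at time $kT$, then $x+1$ stays occupied during the slot, so $x$ and $x+2$ are occupied after their births and hence at time $(k+1)T$.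

Start from the full state. We claim that $x\in W_k$ implies that $x+1$ is occupied at time $kT$. For $k=0$ all sites are occupied. If $x\in W_{k+1}$, there is $x'=x\pm1\in W_k$; then $(x',k)$ is open and $x'+1$ is occupied at time $kT$, so $x'$ and $x'+2$ are occupied at time $(k+1)T$, and one of them is $x+1$. Hence $W_K\ne\emptyset$ implies $\tau_n>KT$.

The region $\{x,x+1,x+2\}\times(kT,(k+1)T]$ of $(x,k)$ meets only those of $(x,k)$ and $(x\pm2,k)$, by parity; so $D=3$. A site is open with probability $e^{-3T(1-p)}(1-e^{-pT})^2$. Choose $T$ with $(1-e^{-T})^2>1-\varepsilon_3$ and then, by continuity, $p_1<1$ such that this probability is at least $1-\varepsilon_3$ at $p=p_1$; neither choice depends on $n$. By Lemmas~\ref{lem:greedy} and~\ref{lem:contour}, $\mathbb E^{C_n}[\tau_n]\ge\frac12T\lfloor e^{n-5}\rfloor$ at $p_1$. Letting $n\to\infty$ in \eqref{eq:chain} gives $\mathbb E^0[\tau_{\mathbb Z}]=\infty$, so $\alpha(p_1)\ge0$ by Lemma~\ref{lem:sub}. By Lemma~\ref{lem:strict}, $\alpha(p)>0$ for $p>p_1$, so $p_c\le p_1$.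
\end{proof}

\section{Positive speed gives exponential survival}\label{sec:super}

Fix $p$ with $\alpha=\alpha(p)>0$; by Lemma~\ref{lem:half}, $\alpha\le1$. Now deaths are not rare, and an occupied site dies out with a probability that no choice of scale makes small. So blocks cannot be built on single sites. What a large scale does make likely is the existence, somewhere in a thin tube of slope $\alpha$, of a long path. By reflection the same holds for slope $-\alpha$, and tubes of opposite slopes cross, so their paths meet by Lemma~\ref{lem:paths}(c).

\begin{lemma}\label{lem:tube}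
Let $\delta\in(0,1]$. With probability tending to $1$ as $T\to\infty$, there is a path $\gamma$ on $[0,T]$ in $\mathbb Z$ with $|\gamma(t)-\alpha t|\le\delta T$ for all $t\in[0,T]$.
\end{lemma}

The definition of $\alpha$ bounds the edge from below only in mean, while Lemma~\ref{lem:tail} bounds it from above with exponential tails. Together these force $r_T\approx\alpha T$ in probability. The path that ends at $r_T$ then stays in the tube: it cannot be ahead of the line $\alpha t$ because the edge is not, and it cannot lag behind because it would afterwards have to move faster than $\alpha$.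

\begin{proof}
Let $\varepsilon\in(0,\frac12)$, $\delta'=\delta/10$ and $\sigma=\varepsilon\delta'$. Choose $h$ with $m_p(h)<(\alpha+\sigma)h$. By Lemma~\ref{lem:tail} there is $\lambda>0$ with
\begin{equation}\label{eq:up}
\mathbb P\bigl(r_{jh}\ge(\alpha+\sigma)jh+s\bigr)\le e^{-\lambda s}\qquad(j\ge0,\ s\ge0).
\end{equation}
Let first $T=Jh$ with $J$ an integer, and consider three events.

$\Omega_0$: $r_T\ge(\alpha-\delta')T$. Let $Y=r_T/T-\alpha$. Then $\mathbb EY\ge0$ by the definition of $\alpha$, so by \eqref{eq:up}
\[
\mathbb EY^-\le\mathbb EY^+\le\sigma+\int_0^\infty\mathbb P(Y\ge\sigma+v)\,dv\le\sigma+\int_0^\infty e^{-\lambda vT}dv=\sigma+\frac1{\lambda T}.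
\]
By Markov's inequality $\mathbb P(\Omega_0^c)=\mathbb P(Y^->\delta')\le\varepsilon+\frac1{\lambda\delta'T}$.

$\Omega_1$: for all $0\le i<j\le J$ and all integers $|y|\le2T$, $\ \max A_{jh}^{ih,\,(-\infty,y]}\le y+\alpha(j-i)h+2\delta'T$. Since $\sigma(j-i)h\le\delta'T$, the bound \eqref{eq:up} with $s=\delta'T$ and translation invariance in space and time give $\mathbb P(\Omega_1^c)\le(J+1)^2(4T+1)e^{-\lambda\delta'T}\to0$.

$\Omega_2$: for all $0\le i<J$ and all integers $|y|\le2T$, no path starting at $y$ at time $ih$ gets to distance $\ge\delta'T$ from $y$ by time $(i+1)h$. By Lemma~\ref{lem:paths}(d), $\mathbb P(\Omega_2^c)\le2J(4T+1)e^{2h-\delta'T}\to0$.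

On $\Omega_0\cap\Omega_1\cap\Omega_2$ let $\gamma$ be a path on $[0,T]$ from $(-\infty,0]$ to $r_T$. We claim that $|\gamma(ih)-\alpha ih|\le3\delta'T$ for $0\le i\le J$ if $T$ is large. From above, $\gamma(ih)\le r_{ih}\le\alpha ih+2\delta'T$, by $\Omega_1$ with $y=0$ when $i\ge1$ and because $r_0=0$ when $i=0$. From below, the case $i=J$ is $\Omega_0$. Let $i<J$ and suppose $\gamma(ih)<\alpha ih-3\delta'T$. Let $y$ be the largest integer less than $\alpha ih-3\delta'T$; then $\gamma(ih)\le y$, and $-0.3T-1\le y\le T$, so $|y|\le2T$ for $T\ge1$. The part of $\gamma$ after time $ih$ shows $r_T\in A_T^{ih,\,(-\infty,y]}$, so by $\Omega_1$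
\[
r_T\le y+\alpha(T-ih)+2\delta'T<(\alpha-\delta')T,
\]
contradicting $\Omega_0$. This proves the claim, and in particular $|\gamma(ih)|\le1.3\,T$. By $\Omega_2$, for $t\in[ih,(i+1)h]$,
\[
|\gamma(t)-\alpha t|\le3\delta'T+\delta'T+\alpha h\le5\delta'T=\tfrac\delta2T
\]
as soon as $\delta'T\ge h$. For general $T\ge h$ apply this to $T'=h\lceil T/h\rceil\le2T$ and restrict the path to $[0,T]$, using $\frac\delta2T'\le\delta T$. The failure probability has $\limsup_{T\to\infty}$ at most $\varepsilon$, and $\varepsilon$ was arbitrary.
\end{proof}

\begin{proposition}\label{prop:super}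
If $\alpha=\alpha(p)>0$, there is an integer $a=a(p)\ge1$ such that for all $n\ge11a+1$
\[
\mathbb E^{C_n}[\tau_n]\ge\frac{3a}{2\alpha}\,\bigl\lfloor e^{(n-1)/a-8}\bigr\rfloor .
\]
\end{proposition}

We have no control over where the path in a tube starts, so one can get onto it only by crossing it, and only tubes of opposite slopes are forced to cross. The information handed from one layer to the next will be ``we are on the right-going path of the block''. To hand it to the two blocks above, each must be approached along a left-going path. Going right for one time unit and left for two leads to the left child; going right for two and left for one leads to the right child. This dictates three tubes per block (Figure~\ref{fig:tubes}).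

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.5]
\fill[gray!35] (-0.3,-0.2)--(-0.1,-0.2)--(2.3,2.2)--(2.1,2.2)--cycle;
\fill[gray!35] (1.1,0.8)--(1.3,0.8)--(-1.1,3.2)--(-1.3,3.2)--cycle;
\fill[gray!35] (2.1,1.8)--(2.3,1.8)--(0.9,3.2)--(0.7,3.2)--cycle;
\draw (-0.2,-0.2)--(2.2,2.2) (1.2,0.8)--(-1.2,3.2) (2.2,1.8)--(0.8,3.2);
\draw[dashed] (-1.3,2.8)--(-0.3,3.8) (-1.1,2.8)--(-0.1,3.8) (0.7,2.8)--(1.7,3.8) (0.9,2.8)--(1.9,3.8);
\foreach \x/\t in {0/0,1/1,2/2,-1/3,1/3} \fill (\x,\t) circle (0.04);
\node[right] at (0.15,-0.05) {$z$}; \node[left] at (-1.3,3) {$z'$}; \node[right] at (1.3,3) {$z''$};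
\node[right] at (0.6,0.4) {$R(z)$}; \node[left] at (-0.1,1.9) {$L_1(z)$}; \node[right] at (1.65,2.6) {$L_2(z)$};
\draw[->] (-2.2,-0.4)--(-2.2,3.8) node[above] {time};
\foreach \t/\l in {0/t_z,1/t_z+S,2/t_z+2S,3/t_z+3S} \draw (-2.15,\t)--(-2.25,\t) node[left] {\small $\l$};
\end{tikzpicture}
\caption{The three tubes of a block based at the space-time point $z$ (gray), drawn with horizontal unit $a$ and vertical unit $S=a/\alpha$, so that slopes $\pm\alpha$ are diagonals. The dashed tubes are the right-going tubes of the two blocks of the next layer, based at $z'$ and $z''$. Each tube extends beyond the marked crossing points, so that paths confined to two crossing tubes must meet.}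
\label{fig:tubes}
\end{figure}

\begin{proof}
\emph{Blocks.} Let $a$ be a large multiple of $5$, and put $S=a/\alpha$, $w=a/10$, $\theta=S/5$, so that $\alpha S=a$ and $\alpha\theta=2w$. To $(x,k)$ with $x+k$ even and $k\ge0$ associate the space-time point $z=(y_z,t_z)=((x+2)a,\ \theta+3kS)$ and three \emph{tubes}. Each consists of the points within horizontal distance $w$ of a center line, during a given time range:
\begin{itemize}
\item $R(z)$: slope $+\alpha$, through $(y_z,t_z)$, $(y_z+a,t_z+S)$ and $(y_z+2a,t_z+2S)$, time range $t_z+[-0.2S,\,2.2S]$;
\item $L_1(z)$: slope $-\alpha$, through $(y_z+a,t_z+S)$ and $(y_z-a,t_z+3S)$, time range $t_z+[0.8S,\,3.2S]$;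
\item $L_2(z)$: slope $-\alpha$, through $(y_z+2a,t_z+2S)$ and $(y_z+a,t_z+3S)$, time range $t_z+[1.8S,\,3.2S]$.
\end{itemize}
The points associated with $(x-1,k+1)$ and $(x+1,k+1)$ are $z'=(y_z-a,t_z+3S)$ and $z''=(y_z+a,t_z+3S)$. Call $(x,k)$ \emph{open} if each of its three tubes contains a path in $\mathbb Z$ that runs through the whole time range inside the tube; for an open site fix such paths $\gamma_R(z)$, $\gamma_1(z)$, $\gamma_2(z)$.

\emph{Probability.} The center lines start at the positions $y_z-\frac a5$, $y_z+\frac{6a}5$, $y_z+\frac{11a}5$, which are integers, and the durations are $2.4S$, $2.4S$, $1.4S$. Apply Lemma~\ref{lem:tube} with $T=2.4S$ and $\delta=\alpha/24$, so that $\delta T=w$; translate in space and time, reflect for $L_1$ and $L_2$, and for $L_2$ restrict the path to the shorter range. As $a\to\infty$ each tube contains a path with probability tending to $1$, uniformly in $(x,k)$. Fix $a=a(p)$ such that every site is closed with probability at most $\varepsilon_{21}$.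

\emph{Dependence.} A center line moves by $0.2a$ in time $0.2S$, and $w=0.1a$. So $R(z)$, $L_1(z)$, $L_2(z)$ lie over $y_z+[-0.3a,2.3a]$, $y_z+[-1.3a,1.3a]$, $y_z+[0.7a,2.3a]$, and the state of $(x,k)$ is determined by the updates in the rectangle
\[
[y_z-1.3a,\ y_z+2.3a]\times[t_z-0.2S,\ t_z+3.2S]
\]
of width $3.6a$ and height $3.4S$. The rectangles of $(x,k)$ and $(x',k')$ are disjoint if $|x-x'|\ge4$ or $|k-k'|\ge2$, so each meets at most $7\cdot3=21$ rectangles. By Lemma~\ref{lem:greedy}, \eqref{eq:hyp} holds with $D=21$.

\emph{Embedding in the cycle.} Let $M=\lfloor(n-1)/a\rfloor-5\ge6$ and $K=\lfloor e^{M-2}\rfloor$. For $0\le x\le M$ all tubes lie over $[0.7a,(M+4.3)a]\subset[0,n-1]$. Identify $C_n$ with $\{0,\dots,n-1\}$ and drive the process on $C_n$ by the updates of $\mathbb Z$ at these sites. A path in $\mathbb Z$ that stays in $[0,n-1]$ is then also a path in $C_n$. This applies to the tube paths and their concatenations.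

\emph{Crossings.} Let a center line of slope $+\alpha$ and one of slope $-\alpha$ cross at $(y_*,t_*)$, and let the paths of both tubes be defined on the window $[t_*-\theta,t_*+\theta]$. At time $t_*-\theta$ the center lines are at $y_*\mp2w$, so the right-going path is at most $y_*-w$ and the left-going path at least $y_*+w$. At time $t_*+\theta$ the order is reversed. By Lemma~\ref{lem:paths}(c) the paths meet at a time in the window. The four crossings that we use have the following windows, each contained in the time ranges of both tubes (the range of $R(z')$ and of $R(z'')$ begins at $t_z+2.8S$):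
\[
\begin{array}{ll}
R(z),\,L_1(z):\ \ t_z+[0.8S,1.2S], &\quad L_1(z),\,R(z'):\ \ t_z+[2.8S,3.2S],\\[2pt]
R(z),\,L_2(z):\ \ t_z+[1.8S,2.2S], &\quad L_2(z),\,R(z''):\ \ t_z+[2.8S,3.2S].
\end{array}
\]

\emph{Claim.} If $x\in W_k$ and $z$ is the point of $(x,k)$, then there is a path that starts at time $0$, stays in $[0,n-1]$, and ends on $\gamma_R(z)$ at a time at most $t_z+\theta$.

For $k=0$ the path $\gamma_R(z)$ itself starts at time $t_z-\theta=0$. Let the claim hold at level $k$, and consider an element of $W_{k+1}$. It is $x-1$ or $x+1$ for some $x\in W_k$, and both sites are open. Let $z$ be the point of $(x,k)$. We reach $\gamma_R(z)$ by time $t_z+0.2S$ and follow it. In the case $x-1$, switch to $\gamma_1(z)$ at the meeting time in $t_z+[0.8S,1.2S]$, and follow it to its meeting with $\gamma_R(z')$ at a time in $t_z+[2.8S,3.2S]$, which is at most $t_{z'}+\theta$. In the case $x+1$, switch to $\gamma_2(z)$ at the meeting time in $t_z+[1.8S,2.2S]$, and follow it to its meeting with $\gamma_R(z'')$ at a time at most $t_{z''}+\theta$. The switching times are in increasing order because $0.2<0.8$ and $2.2<2.8$, so Lemma~\ref{lem:paths}(b) applies.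

\emph{Conclusion.} If $x\in W_K$, the path of the claim ends at a time in the range of $\gamma_R(z)$, which begins at $t_z-\theta=3KS$. Its starting point is occupied in the full state, so by Lemma~\ref{lem:paths}(a) the process from $C_n$ is alive at time $3KS$. By Lemma~\ref{lem:contour}, $\mathbb E^{C_n}[\tau_n]\ge\frac32KS$, and $M-2\ge(n-1)/a-8$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(ii) and Theorem~\ref{thm:fine}(b)]
Let $p\in(p_c,1)$, so $\alpha(p)>0$. By \eqref{eq:full} and Proposition~\ref{prop:super}, $\liminf_n\frac1n\log E_n(p)\ge1/a(p)>0$. This is Theorem~\ref{thm:main}(ii) and gives the lower bound in Theorem~\ref{thm:fine}(b) for any $c<1/a(p)$. For the upper bound let $\kappa=e^{-p}(1-e^{-(1-p)})>0$ be the probability that a given site has no birth and at least one death in a unit time interval. With probability $\kappa^n$ this happens at all sites of $C_n$, and then the process is extinct at the end of the interval. Disjoint intervals are independent, so $\mathbb E^0[\tau_n]\le\kappa^{-n}$ and $E_n(p)\le pn\,\kappa^{-n}\le e^{c'n}$ for any $c'>\log(1/\kappa)$ and large $n$.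
\end{proof}

Since $\frac12\le p_c<1$ by Section~\ref{sec:edge} and Lemma~\ref{lem:pc1}, the proof of Theorem~\ref{thm:main} is complete.

\section{The critical point and the bound $p_c\le\frac45$}\label{sec:crit}

At $p_c$ neither Lemma~\ref{lem:sub} nor Proposition~\ref{prop:super} is available. We use instead a criterion for fast extinction that involves only a finite time and is therefore an open condition in $p$. It fails for all $p>p_c$, hence also at $p_c$, and its failure bounds the survival probability from below. On $\mathbb Z$ let $\mu_p(t)=\mathbb E^0|A_t|$.

\begin{lemma}\label{lem:mu}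
$\mu_{p_c}(t)\ge1$ for all $t>0$.
\end{lemma}

\begin{proof}
\emph{Submultiplicativity.} By additivity $A_{s+t}^{\{0\}}=\bigcup_{x\in A_s^{\{0\}}}A_{s+t}^{s,\{x\}}$. Conditioning on the updates up to time $s$ and using translation invariance gives $\mu_p(s+t)\le\mu_p(s)\mu_p(t)$.

\emph{Continuity in $p$.} Fix $t$ and $p$. An update at a site $x\notin[-N_t^-,N_t^+]$ at a time $u\le t$ finds $x-1,x,x+1$ vacant in the all-births process, since otherwise $x$ would join that process; by \eqref{eq:box} it has no effect on the process from $\{0\}$ for any parameter. So $A_t^{\{0\}}$ is determined by the types of the finitely many updates in $[-N_t^-,N_t^+]\times[0,t]$. Almost surely none of their labels equals $p$, and then the types are the same for all $p'$ close to $p$. As $|A_t^{\{0\}}|\le1+N_t^++N_t^-$, which is integrable, dominated convergence gives $\mu_{p'}(t)\to\mu_p(t)$ as $p'\to p$.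

Suppose $\mu_{p_c}(t_0)<1$. Since $p_c<1$, continuity gives $p\in(p_c,1)$ with $\mu_p(t_0)<1$. At this $p$, $\mathbb P^0(\tau_{\mathbb Z}>kt_0)\le\mu_p(kt_0)\le\mu_p(t_0)^k$, so $\mathbb E^0[\tau_{\mathbb Z}]<\infty$. But $\alpha(p)>0$, and letting $n\to\infty$ in \eqref{eq:chain} with Proposition~\ref{prop:super} gives $\mathbb E^0[\tau_{\mathbb Z}]=\infty$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:fine}(c)]
Let $p=p_c$. The process spreads at most linearly, so a mean size of at least $1$ at time $t$ requires survival probability of order at least $1/t$. Precisely, let $t\ge1$ and $N=N_t^++N_t^-$, which is Poisson with mean $2t$. By \eqref{eq:box}, $|A_t^{\{0\}}|\le(1+N)\mathbf 1\{\tau_{\mathbb Z}>t\}$. Using $1+N\le e^N$ and $\mathbf 1\{N\ge16t\}\le e^{N-16t}$,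
\[
1\le\mu_{p_c}(t)\le(1+16t)\,\mathbb P^0(\tau_{\mathbb Z}>t)+\mathbb E\,e^{2N-16t}\le17t\,\mathbb P^0(\tau_{\mathbb Z}>t)+e^{2t(e^2-1)-16t}.
\]
Since $2(e^2-1)<13$, the last term is at most $e^{-3}<\frac12$. So $\mathbb P^0(\tau_{\mathbb Z}>t)\ge\frac1{34t}$ for $t\ge1$. With $b=\lfloor(n-1)/2\rfloor\ge8$ and Lemma~\ref{lem:local},
\[
\mathbb E^0[\tau_n]\ge\int_1^{b/8}\Bigl(\frac1{34t}-2e^{2t-b}\Bigr)dt\ge\frac1{34}\log\frac b8-e^{-3b/4},
\]
which is at least $\frac1{40}\log n$ for large $n$. By Theorem~\ref{thm:dual}(a), $E_n(p_c)\ge\frac{p_c}{40}\,n\log n$ for large $n$. So $E_n(p)$ is $O(n)$ for $p<p_c$ by Theorem~\ref{thm:main}(i), and is not $O(n)$ for $p=p_c$, nor for $p>p_c$ by Theorem~\ref{thm:main}(ii).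
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:fine}(d)]
The bound $p_c\ge\frac12$ was shown after \eqref{eq:pc}. The \emph{contact process} on $\mathbb Z$ with infection rate $\beta$ is the process $\xi_t\subset\mathbb Z$ in which each occupied site is removed at rate $1$ and each vacant site is added at rate $\beta$ times the number of its occupied neighbors. By the theorem of Holley and Liggett \cite{HL} its critical value is at most $2$: for every $\beta>2$, the process started from a single site survives forever with positive probability.

Attach to each birth of Section~\ref{sec:graph} an independent fair coin that selects one neighbor of the updated site $x$. Define $\xi'_t$, started from $\{0\}$, by the same deaths and the following rule at a birth at $x$: the site $x$ becomes (or stays) occupied if $x$ or the selected neighbor is occupied. Then $\xi'$ removes sites at rate $1-p$ and adds a vacant site at rate $\frac p2$ times the number of occupied neighbors, so $\xi'_{t/(1-p)}$ is the contact process with $\beta=\frac p{2(1-p)}$. Each update preserves the inclusion $\xi'_t\subset A_t^{\{0\}}$. Now $\beta>2$ exactly when $p>\frac45$.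 For such $p$ we get $\mathbb P^0(\tau_{\mathbb Z}=\infty)>0$, hence $\alpha(p)\ge0$ by Lemma~\ref{lem:sub}. Given $p\in(\frac45,1)$, apply this to some $p'\in(\frac45,p)$ and use Lemma~\ref{lem:strict}: $\alpha(p)\ge2(p-p')>0$. So $p_c\le\frac45$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{resampling}
\emph{Criticality of resampling on the cycle / in the evolution model},
\texttt{https://scm.cwi.nl/\allowbreak AENC/\allowbreak resampling\_chain/\allowbreak changeset/\allowbreak ad16c1eb532fb068ebea6837b13b0cff372b000e\allowbreak ?context=192}.

\bibitem{HL}
R.~Holley and T.~M.~Liggett, \emph{The survival of contact processes}, Ann. Probab. 6 (1978) 198--206.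

\end{thebibliography}
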